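# Length $l$ quotients on a surface, and how a top form acquires a pole

Everything is over $\mathbb C$. Schemes are of finite type, points are closed points, surfaces are connected. For a scheme $V$, $V^\nu$ denotes the normalization of $V_{\rm red}$. We write $\mathbb A^2$ for the plane with coordinates $x,y$, and $\mathcal O$ for its structure sheaf.

## 1. Rank one, and length at most two

Let $S$ be a smooth projective surface, $\mathscr E$ a locally free sheaf of rank $r$ on $S$, and $l\ge 1$. The scheme $\mathrm{Quot}^l(\mathscr E)$ parametrizes quotients $\mathscr E\twoheadrightarrow \mathscr Q$ with $\mathscr Q$ of finite support and $\dim H^0(S,\mathscr Q)=l$. We also write $\mathrm{Quot}^l_S(\mathscr E)$. We shall need $S=\mathbb A^2$ too, where $\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^r)$ is the open subscheme of $\mathrm{Quot}^l_{\mathbb P^2}(\mathcal O^r)$ of quotients supported in $\mathbb A^2$.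

**Definition.** A scheme $V$ *has rational singularities* at a point if it is normal there and $R^if_*\mathcal O_{\widetilde V}=0$ for $i>0$ near that point, for one resolution $f:\widetilde V\to V$ (equivalently, for every one).

The question, posed as a conjecture in "On the Quot scheme $\mathrm{Quot}^l(\mathscr E)$" (http://www.arxitics.com/articles/2107.03991), is whether the singularities of $\mathrm{Quot}^l(\mathscr E)$ are always rational. We begin where the answer is yes.

**Proposition 1.** If $r=1$ or $l\le 2$, then $\mathrm{Quot}^l(\mathscr E)$ has rational singularities.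

*Rank one and length one.* If $r=1$, twisting by $\mathscr E^{-1}$ identifies $\mathrm{Quot}^l(\mathscr E)$ with the Hilbert scheme $S^{[l]}$, which is smooth by Fogarty's theorem. If $l=1$, a quotient is a point $s\in S$ with a one-dimensional quotient of the fiber $\mathscr E(s)$, so $\mathrm{Quot}^1(\mathscr E)=\mathbb P(\mathscr E)$ is smooth. In particular $\mathrm{Quot}^1_{\mathbb A^2}(\mathcal O^r)=\mathbb A^2\times\mathbb P^{r-1}$.

Length two already has singular points. At the quotient $\mathcal O^2\to\mathcal O^2/\mathfrak m_0\mathcal O^2=\mathbb C^2$ with kernel $K=\mathfrak m_0^{\oplus 2}$, the tangent space is $\mathrm{Hom}(K,\mathbb C^2)$, of dimension $2\cdot2\cdot2=8$, because $\dim \mathrm{Hom}(\mathfrak m_0,\mathbb C)=2$. Quotients supported at two distinct points form a family of dimension $2\cdot 3=6$. The treatment of $l=2$ takes four steps, and the first three serve for every $l$.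

**Step 1: smooth morphisms change nothing.** This lets us replace a scheme by an étale or smooth neighborhood. For $v\in V$ let $R(V,v)$ be the statement

> $V^\nu$ has rational singularities at all points over $v$.

If $V$ has rational singularities, then $V=V^\nu$ and $R(V,v)$ holds for all $v$. So the failure of $R$ at one point is a strong form of the failure of rationality.

**Lemma 2.** Let $g:V'\to V$ be smooth with $g(v')=v$.
(a) $V'$ has rational singularities at $v'$ if and only if $V$ does at $v$.
(b) $R(V',v')\Leftrightarrow R(V,v)$.

*Proof.* (b) A scheme smooth over a reduced (normal) one is reduced (normal). So $V'\times_VV_{\rm red}=V'_{\rm red}$, and $V'\times_VV^\nu$ is normal, finite over $V'_{\rm red}$, and isomorphic to it over the preimage of a dense open subset of $V_{\rm red}$. As flat morphisms are open, that preimage is dense in both schemes. Hence $V'^\nu=V'\times_VV^\nu$. The morphism $V'^\nu\to V^\nu$ is smooth and maps the points over $v'$ bijectively to the points over $v$. If $f:\widetilde V\to V^\nu$ is a resolution, its base change $f':\widetilde V'\to V'^\nu$ is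 a resolution. For $y'\mapsto y$, flat base change gives
$$(R^if'_*\mathcal O_{\widetilde V'})_{y'}=(R^if_*\mathcal O_{\widetilde V})_y\otimes_{\mathcal O_{V^\nu,y}}\mathcal O_{V'^\nu,y'} .$$
The ring map is faithfully flat, so one side vanishes if and only if the other does. These sheaves are coherent, so vanishing of a stalk means vanishing nearby.

(a) $\mathcal O_{V,v}\to\mathcal O_{V',v'}$ is faithfully flat with regular fibers, so normality passes in both directions. Once both are normal, repeat the computation above. $\square$

**Step 2: different support points do not interact.** This reduces everything to quotients of $\mathcal O^r_{\mathbb A^2}$ supported at one point.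

**Lemma 3.** Let $S$ be a smooth projective surface or $\mathbb A^2$, $\mathscr E$ locally free of rank $r$ on $S$, and $q=[\mathscr E\to Q]\in \mathrm{Quot}^l_S(\mathscr E)$ with $Q=\bigoplus Q_i$, where $Q_i$ has length $l_i$ and is supported at $s_i$, the $s_i$ distinct.
(a) There are quotients $q_i\in\mathrm{Quot}^{l_i}_{\mathbb A^2}(\mathcal O^r)$ supported at $0$ such that $q$ and the point $(q_i)$ of $V_2:=\prod_i\mathrm{Quot}^{l_i}_{\mathbb A^2}(\mathcal O^r)$ have isomorphic completed local rings and a common étale neighborhood. Hence $R(\mathrm{Quot}^l_S(\mathscr E),q)\Leftrightarrow R(V_2,(q_i))$, and rationality at $q$ is equivalent to rationality at $(q_i)$.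
(b) Suppose $R(\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^r),q_0)$ fails for some $q_0$ supported at a single point. Then for every such $S$, every $\mathscr E$ of rank $r$ and every $l'\ge l$, $R(\mathrm{Quot}^{l'}_S(\mathscr E),q)$ fails for some $q$.

*Proof.* (a) Let $A$ be an Artinian local $\mathbb C$-algebra with residue field $\mathbb C$ and maximal ideal $\mathfrak m$, and let $\mathscr E\otimes A\to Q_A$ be an $A$-flat quotient lifting $Q$. By flatness $\mathfrak m^jQ_A/\mathfrak m^{j+1}Q_A\cong(\mathfrak m^j/\mathfrak m^{j+1})\otimes Q$, so $Q_A$ is supported on $\{s_i\}$. Therefore $Q_A$ is uniquely a direct sum of pieces $Q_{A,i}$ supported at $s_i$. Each piece is a finite-length $A$-flat quotient of $\mathscr E\otimes\widehat{\mathcal O}_{S,s_i}\otimes A\cong\mathbb C[[x,y]]^r\otimes A$ lifting $Q_i$, after a choice of formal coordinates and of a trivialization of $\mathscr E$ at $s_i$. Conversely, given such pieces, $\mathscr E\otimes A\to\bigoplus Q_{A,i}$ is surjective, since the supports are disjoint. So the deformation functor of $q$ is the product of those of the $q_i$, and $\widehat{\mathcal O}_{\mathrm{Quot}^l_S(\mathscr E),q}\cong\widehat{\mathcal O}_{V_2,(q_i)}$.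 By Artin (*Algebraic approximation of structures over complete local rings*, Cor. 2.6), points with isomorphic completed local rings have a common étale neighborhood. Apply Lemma 2 to its two maps.

(b) Translating, assume $q_0$ is supported at $0$. Choose distinct $s_1,\dots,s_{l'-l+1}\in S$, transport $q_0$ to a quotient of $\mathscr E$ supported at $s_1$, and add a quotient of length $1$ at each other $s_i$. Then $V_2$ is $\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^r)$ times a product of copies of the smooth scheme $\mathbb A^2\times\mathbb P^{r-1}$. By Lemma 2 for the projection, $R(V_2,\cdot)$ fails at the relevant point, and by (a) so does $R$ at $q$. $\square$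

**Step 3: matrices.** This turns the Quot scheme of the plane into linear algebra. Let $G=GL_l$ and let $C_l$ be the scheme of commuting pairs of $l\times l$ matrices. Let
$$P_r\subset C_l\times(\mathbb A^l)^r$$
be the set of $(X,Y,v_1,\dots,v_r)$ such that $v_1,\dots,v_r$ generate $\mathbb C^l$ over $\mathbb C[X,Y]$. By Cayley–Hamilton this says that the vectors $X^aY^bv_k$ with $a,b<l$ span, which is a condition on minors. So $P_r$ is an open subscheme.

**Lemma 4.** (a) $P_r\to\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^r)$ is a $GL_l$-torsor, in particular smooth and surjective.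
(b) For $s\le r$, $P_s\times\mathbb A^{l(r-s)}$ is open in $P_r$, and the underlying $\mathbb C[x,y]$-module does not change.
(c) If $s\le r$ and $R(P_s,\cdot)$ fails at a point whose quotient is supported at a single point of $\mathbb A^2$, then the hypothesis of Lemma 3(b) holds for $r$ and $l$.

*Proof.* (a) A flat family of length $l$ quotients $\mathcal O^r_{\mathbb A^2\times B}\to Q_B$ over a base $B$ is a locally free sheaf of rank $l$ on $B$ with two commuting endomorphisms $x,y$ and $r$ sections generating it over $\mathcal O_B[x,y]$. Adding a basis gives exactly a $B$-point of $P_r$. So $P_r$ is the frame bundle of the tautological bundle. (b) It is the locus where the first $s$ vectors already generate. (c) Apply Lemma 2(b) to the projection $P_s\times \mathbb A^{l(r-s)}\to P_s$, to the open immersion in (b), and to the map in (a). $\square$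

**Step 4: length two.** We finish Proposition 1. If $q\in\mathrm{Quot}^2(\mathscr E)$ is supported at two points, then $V_2$ is smooth and so is $\mathrm{Quot}^2(\mathscr E)$ at $q$. If $q$ is supported at one point, Lemmas 2(a), 3(a) and 4(a) reduce rationality at $q$ to rationality of $P_r$ (for $l=2$), an open subset of $C_2\times\mathbb A^{2r}$. So it suffices that $C_2$ has rational singularities.

Splitting off traces, $C_2=\mathbb A^2\times\{(X,Y)\in\mathfrak{sl}_2^2:[X,Y]=0\}$. The basis
$$u_1=-\tfrac i2\begin{pmatrix}0&1\\1&0\end{pmatrix},\quad u_2=-\tfrac i2\begin{pmatrix}0&-i\\ i&0\end{pmatrix},\quad u_3=-\tfrac i2\begin{pmatrix}1&0\\0&-1\end{pmatrix}$$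
of $\mathfrak{sl}_2$ satisfies $[u_1,u_2]=u_3$ and its cyclic permutations, so the bracket is the cross product on $\mathbb C^3$. Hence the second factor is the scheme of $2\times 3$ matrices $(z_{ij})$ with vanishing $2\times2$ minors.

Consider $\mathbb C[z_{ij}]\to\mathbb C[a_1,a_2,b_1,b_2,b_3]$, $z_{ij}\mapsto a_ib_j$. Its kernel is spanned by differences of monomials with the same image. Modulo the minors, $z_{ij}z_{i'j'}\equiv z_{ij'}z_{i'j}$, so a monomial $\prod z_{i_\sigma j_\sigma}$ depends only on the multisets of its row and column indices, that is, on its image. So the kernel is the ideal of minors. The coordinate ring is therefore $\mathbb C[a_ib_j]$, which is the ring of invariants of $\mathbb G_m$ on $\mathbb C[a_1,a_2,b_1,b_2,b_3]$ with $a_i$ of weight $1$ and $b_j$ of weight $-1$. By Boutot's theorem it has rational singularities. $\square$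

Steps 1–3 hold for all $l$. Step 4 used that $\mathfrak{sl}_2$ is $\mathbb C^3$ with the cross product, and this identification is gone for $l\ge3$. We must ask afresh whether $C_l$, together with generating vectors, is rational. The answer turns out to be no.

## 2. The inequality between degree sums

**Definition.** For $s\ge1$, $D_s(l)$ is the sum of the $l$ smallest elements of the multiset containing each integer $d\ge0$ with multiplicity $s(d+1)$. Equivalently, it is the sum of the $l$ smallest degrees among $s$ copies of the set of monomials in $x,y$.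

For $s=1$ the multiset is $0,1,1,2,2,2,\dots$, so $D_1(1),\dots,D_1(6)=0,1,2,4,6,8$. For $s=2$ it is $0,0,1,1,1,1,2,\dots$, and $D_2(1),\dots,D_2(6)=0,0,1,2,3,4$.

**Theorem 5.** Let $S$ be a smooth projective surface and $\mathscr E$ locally free of rank $r$.

1. Suppose $1\le s\le r$, $l\ge\max(s,2)$ and
$$sD_s(l)\ \ge\ D_1(l)+2l-2.\tag{1}$$
Then for all $l'\ge l$, $\mathrm{Quot}^{l'}(\mathscr E)$ does not have rational singularities; even $\mathrm{Quot}^{l'}(\mathscr E)^\nu$ does not.
2. Consequently $\mathrm{Quot}^l(\mathscr E)$ does not have rational singularities when $r=2$, $l\ge57$; $r=3$, $l\ge32$; $r=4$, $l\ge26$; $r\ge5$, $l\ge21$.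
3. If (1) is strict, then for all $l'\ge l$, $\mathrm{Quot}^{l'}(\mathscr E)^\nu$ is not both Cohen–Macaulay and Du Bois. This applies for $r=2$, $l\ge58$; $r=3$, $l\ge32$; $r=4$, $l\ge26$; $r\ge5$, $l\ge22$.
4. For $l\ge21$ the scheme $C_l$ does not have rational singularities, nor does $C_l^\nu$.

So the conjecture is false, for every $S$ and every $\mathscr E$ of rank $r\ge2$, once $l$ is large. Together with Proposition 1 this is all that is proved here; the exact set of pairs $(r,l)$ for which rationality holds is not determined.

*Why rank two suffices for large $l$.* The $l$ smallest degrees fill up all degrees up to about $k=\sqrt{2l/s}$, and $\sum_{d<k}s\,d(d+1)=s(k-1)k(k+1)/3$. So $sD_s(l)$ grows like $\sqrt s\,(2l)^{3/2}/3$, while $D_1(l)+2l-2$ grows like $(2l)^{3/2}/3$. For $s\ge2$ the left side of (1) wins eventually; for $s=1$, $l\ge2$ it never does.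

*Part 2, and the list in part 3, from the general statements.* If $l=\frac{k(k+1)}2$ then $D_1(l)=\frac{(k-1)k(k+1)}3$. Hence $D_1(21)=70$, $D_1(28)=112$, $D_1(55)=330$, and the table follows by counting.

| $(s,l)$ | $D_s(l)$ | $sD_s(l)$ | $D_1(l)+2l-2$ |
|---|---|---|---|
| $(5,21)$ | $10\cdot1+6\cdot2=22$ | $110$ | $70+40=110$ |
| $(5,22)$ | $22+2=24$ | $120$ | $76+42=118$ |
| $(4,26)$ | $8\cdot1+12\cdot2+2\cdot3=38$ | $152$ | $100+50=150$ |
| $(3,32)$ | $6\cdot1+9\cdot2+12\cdot3+2\cdot4=68$ | $204$ | $140+62=202$ |
| $(2,57)$ | $2\cdot112+7=231$ | $462$ | $350+112=462$ |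
| $(2,58)$ | $231+7=238$ | $476$ | $360+114=474$ |

Use $s=\min(r,5)$. The value $l$ in the table is the first of the range, and the statements cover all $l'\ge l$.

By Lemmas 3 and 4(c), **part 1 follows from the next proposition**, applied with $s$ in place of $r$.

**Proposition 6.** Let $l\ge\max(r,2)$ and $rD_r(l)\ge D_1(l)+2l-2$. Then $R(P_r,\cdot)$ fails at some point whose associated quotient is supported at a single point of $\mathbb A^2$.

Sections 3–7 prove Proposition 6.

## 3. Pulling back top forms to a smooth test space

We need a way to detect non-rationality without resolving anything.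

**Lemma 7.** Let $V$ be a variety with rational singularities, $\theta$ a regular top form on $V_{\rm reg}$, and $\varphi:\mathcal Z\to V$ a dominant morphism with $\mathcal Z$ smooth and irreducible. Then the rational form $\varphi^*\theta$ is regular on $\mathcal Z$.

*Proof.* Let $f:\widetilde V\to V$ be a resolution and $j:V_{\rm reg}\to V$ the inclusion. Since $V$ has rational singularities, $f_*\omega_{\widetilde V}=\omega_V=j_*\omega_{V_{\rm reg}}$ (Kempf; Kollár–Mori, *Birational Geometry of Algebraic Varieties*, Thm 5.10). So $f^*\theta$ is regular on $\widetilde V$.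

As $\varphi$ is dominant and $f$ birational, there is a rational map $\mathcal Z\dashrightarrow\widetilde V$ over $V$. The closure of its graph in $\mathcal Z\times_V\widetilde V$ is proper over $\mathcal Z$. Resolving it, we get a proper birational $b:\mathcal Z'\to\mathcal Z$ with $\mathcal Z'$ smooth, and $\varphi':\mathcal Z'\to\widetilde V$ over $V$. The form $\varphi'^*f^*\theta$ is regular and equals $b^*\varphi^*\theta$.

Finally, $b$ is an isomorphism over the complement of a closed set of codimension $\ge2$. Indeed, $b^{-1}$ is defined at all points of codimension one by the valuative criterion, so on an open set with such a complement. There it is a section of $b$ whose image is closed and of full dimension in an irreducible scheme, hence everything. So $\varphi^*\theta$ is regular off codimension $2$, hence on the smooth $\mathcal Z$. $\square$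

**Example (cones).** Let $V=\{x^n+y^n+z^n=0\}\subset\mathbb A^3$, $n\ge2$, a normal surface. The relation $x^{n-1}dx+y^{n-1}dy+z^{n-1}dz=0$ gives $\theta:=\frac{dx\wedge dy}{z^{n-1}}=\frac{dy\wedge dz}{x^{n-1}}=\frac{dz\wedge dx}{y^{n-1}}$, regular and nowhere zero off the vertex. Let $\mathcal Z=\mathbb A^1_t\times\{1+v^n+w^n=0\}$ and $\varphi(t,v,w)=(t,tv,tw)$. Then
$$\varphi^*\theta=t^{2-n}\,dt\wedge\frac{dv}{w^{n-1}},$$
and $dv/w^{n-1}$ is regular and nowhere zero on the curve. For $n\ge3$ there is a pole along $t=0$, so the cone is not rational. For $n=2$ there is no pole, and the test says nothing.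

So we need a regular top form $\theta$ on the regular locus of $P_r^\nu$, and a family in $P_r$ along which it acquires a pole.

## 4. A top form on the commuting variety

Let $\mathcal C=(C_l)_{\rm red}$. It is irreducible of dimension $l^2+l$ (Motzkin–Taussky 1955; Gerstenhaber 1961).

**Step 1: smooth charts.** We look for a large smooth open part with coordinates. For $a\in\mathbb C$ let $U_a\subset\mathcal C$ be the open set where $Z_a:=X+aY$ is *regular*, i.e. $1,Z_a,\dots,Z_a^{l-1}$ are linearly independent. The matrices commuting with a regular matrix are its polynomials, so on $U_a$ we have $Y=\sum_{k<l}c_kZ_a^k$ with unique $c_k$. Locally some $l\times l$ minor of the system is invertible, so Cramer's rule shows that the $c_k$ are regular functions; the equation holds at all points, hence identically, as $U_a$ is reduced. The inverse $(Z,c)\mapsto(Z-aY,Y)$, $Y=\sum c_kZ^k$, is also a morphism. So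
$$U_a\cong\{\text{regular matrices}\}\times\mathbb A^l ,$$
and $U_a$ is smooth.

**Lemma 8.** $\mathcal C\setminus\bigcup_aU_a$ has codimension $\ge2$ in $\mathcal C$.

*Proof.* First, the commuting nilpotent pairs $(N,N')$ in $\mathfrak{gl}_n$, $n\ge1$, form a variety of dimension $\le n^2-1$. There are finitely many orbits of $N$. The centralizer $\mathfrak z$ of $N$ is a finite-dimensional algebra with semisimple quotient $\prod_j\mathfrak{gl}_{m_j}$, and an element of $\mathfrak z$ is nilpotent if and only if its image is. Nilpotent matrices have codimension $m$ in $\mathfrak{gl}_m$, so the nilpotent elements have codimension $\sum m_j\ge1$ in $\mathfrak z$. The orbit of $N$ has dimension $n^2-\dim\mathfrak z$, and it contributes at most $(n^2-\dim\mathfrak z)+(\dim\mathfrak z-1)$.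

A pair in $\mathcal C$ with exactly $k$ distinct joint eigenvalues of multiplicities $n_1,\dots,n_k$ is given by the eigenvalues ($2k$ parameters), a decomposition of $\mathbb C^l$ ($l^2-\sum n_i^2$), and nilpotent pairs on the summands. So these pairs form a set of dimension at most
$$2k+\Big(l^2-\sum n_i^2\Big)+\sum(n_i^2-1)=l^2+k .$$
For $k\le l-2$ the codimension is $\ge2$. If $k=l$, the pair lies in $U_a$ for general $a$, because then the $x_i+ay_i$ are distinct. If $k=l-1$, there is one block of size $2$. If its nilpotent parts $(N,N')$ are not both $0$, then for general $a$ we have $N+aN'\ne0$ and $Z_a$ has $l-1$ distinct eigenvalues, so $Z_a$ is regular. The remaining pairs have dimension $2(l-1)+l^2-(l-2)-4=l^2+l-4$. $\square$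

**Step 2: eigenvalue coordinates.** These make forms on different $U_a$ comparable. Let $T\subset G$ be the diagonal torus and $\tau_0$ a nonzero $G$-invariant top form on $G/T$; it exists because the weights of $T$ on $\mathfrak g/\mathfrak t$ sum to zero. Let
$$\mu:G/T\times(\mathbb A^2)^l_{\rm dist}\to\mathcal C,\qquad(\gamma T,(x_i,y_i)_i)\mapsto(\gamma\,\mathrm{diag}(x)\gamma^{-1},\gamma\,\mathrm{diag}(y)\gamma^{-1}),$$
where "dist" means that the points $p_i=(x_i,y_i)$ are distinct. The image is the set of pairs with $l$ distinct joint eigenvalues. It is nonempty, and open because it is the union over $a$ of the loci where the discriminant of the characteristic polynomial of $X+aY$ is nonzero. So $\mu$ is dominant. Source and target have dimension $l^2+l$, so pullback of rational top forms along $\mu$ is injective. Write $\Delta(z)=\prod_{i<j}(z_j-z_i)$, $dx=dx_1\wedge\dots\wedge dx_l$, and similarly $dy$, $dz$, $dc$.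

**Lemma 9.** For every $S_l$-alternating polynomial $h(x_1,y_1,\dots,x_l,y_l)$ there is a regular top form $\eta$ on $\bigcup_aU_a$ with $\mu^*\eta=c_0\,h\,\tau_0\wedge dx\wedge dy$, where $c_0\ne0$ is a constant.

*Proof.* On $U_a$ put $\eta_a=\frac{h}{\Delta(z)}\,dZ_a\wedge dc$, where $dZ_a$ is the standard $l^2$-form in the entries of $Z_a$, $z_1,\dots,z_l$ are its eigenvalues, and $h$ is evaluated at $y_i=\sum_kc_kz_i^k$, $x_i=z_i-ay_i$. Then $h$ becomes an alternating polynomial in the $z_i$ with coefficients in $\mathbb C[c]$. So $h/\Delta(z)$ is a symmetric polynomial in $z$ over $\mathbb C[c]$, that is, a polynomial in $c$ and the coefficients of the characteristic polynomial of $Z_a$. Hence $\eta_a$ is regular on $U_a$.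

Now pull back by $\mu$, where the $z_i=x_i+ay_i$ are distinct. The map $(\gamma T,z)\mapsto\gamma\,\mathrm{diag}(z)\gamma^{-1}$ has differential $(\xi,\zeta)\mapsto[\xi,\mathrm{diag}(z)]+\mathrm{diag}(\zeta)$ at $\gamma=1$, and $[\xi,\mathrm{diag}(z)]_{ij}=\xi_{ij}(z_j-z_i)$. Its determinant is $\prod_{i\ne j}(z_j-z_i)=\pm\Delta(z)^2$. Since $dZ_a$ is invariant under conjugation, it pulls back to $c_0\Delta(z)^2\,\tau_0\wedge dz$ everywhere, with $c_0\ne0$ independent of $a$. The Vandermonde determinant gives $dz\wedge dy=\Delta(z)\,dz\wedge dc$, and $dz_i=dx_i+a\,dy_i$ gives $dz\wedge dy=dx\wedge dy$. So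
$$\mu^*\eta_a=\frac h{\Delta(z)}\,c_0\Delta(z)^2\,\tau_0\wedge dz\wedge dc=c_0\,h\,\tau_0\wedge dx\wedge dy .$$
The right side does not depend on $a$. By injectivity of $\mu^*$ the $\eta_a$ agree on overlaps and glue. The formula holds on a dense open set, hence on the whole source of $\mu$, whose image lies in $\bigcup U_a$. $\square$

**Step 3: an $h$ that vanishes as little as possible when the points collide.** Let $M$ be a set of $l$ monomials in $x,y$ consisting of all monomials of degree $<k$ and some of degree $k$; then $\sum_{m\in M}\deg m=D_1(l)$. Put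
$$h=\Delta_M:=\det\big(m(p_i)\big)_{i,\ m\in M},$$
which is alternating, since permuting the points permutes the rows. If $p_i=p_0+tp_i'$, then $m(p_0+tp')$ is $t^{\deg m}m(p')$ plus a combination of monomials in $tp'$ of smaller degree, and all of those belong to $M$. Column operations give
$$\Delta_M(p_0+tp')=t^{D_1(l)}\Delta_M(p').\tag{2}$$

*Remark.* No alternating $h$ does better. Every alternating polynomial is a combination of determinants $\det(m_j(p_i))$ with $l$ distinct monomials $m_1,\dots,m_l$. These are homogeneous of degree $\sum\deg m_j\ge D_1(l)$. As $h(p_0+q)$ is again alternating in $q$, it vanishes at $q=tp'$ to order at least $D_1(l)$ in $t$.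

**Step 4: the form on $P_r$.** Write $P=P_r$. Then $P_{\rm red}$ is open in $\mathcal C\times(\mathbb A^l)^r$, hence irreducible. Set
$$\theta=\eta\wedge dv_1\wedge\dots\wedge dv_r,$$
where $dv_k$ is the standard $l$-form in the coordinates of $v_k$. It is regular on the part of $P_{\rm red}$ over $\bigcup U_a$. That part is smooth, so it is unchanged in $P^\nu$. Its complement in $P^\nu$ has codimension $\ge2$ by Lemma 8, since normalization is finite. So $\theta$ is a regular top form on $(P^\nu)_{\rm reg}$.

## 5. Colliding points in a fixed frame: a zero, not a pole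

To pull $\theta$ back we parametrize $P_{\rm red}$ generically. Put $\mathbf 1=(1,\dots,1)\in\mathbb A^l$, $u_1=\mathbf1$, and
$$\psi:G\times(\mathbb A^2)^l_{\rm dist}\times(\mathbb A^l)^{r-1}\to P_{\rm red},\qquad(\gamma,p,u)\mapsto\big(\gamma\,\mathrm{diag}(x)\gamma^{-1},\gamma\,\mathrm{diag}(y)\gamma^{-1},\gamma\mathbf1,\gamma u_2,\dots,\gamma u_r\big).$$
It lands in $P$, because polynomials separate the distinct points $p_i$, so $\mathbf1$ alone generates. Let $\omega_G$ be a nonzero bi-invariant top form on $G$, and $du_k$ the standard $l$-form.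

**Lemma 10.** $\psi$ is dominant, and for a constant $c\ne0$
$$\psi^*\theta=c\;h(p)\,(\det\gamma)^r\;\omega_G(\gamma)\wedge dx\wedge dy\wedge du_2\wedge\dots\wedge du_r.\tag{3}$$

*Proof.* Consider points of $P_{\rm red}$ whose pair has $l$ distinct joint eigenvalues and whose $v_1$ has nonzero coordinates in a joint eigenbasis. Rescaling the eigenbasis so that these coordinates become $1$ shows that such a point is in the image of $\psi$. These points form a nonempty open subset of the irreducible $P_{\rm red}$, so $\psi$ is dominant.

By Lemma 9, $\psi^*\theta=\pm c_0\,h(p)\,\big(\tau_0\wedge d(\gamma\mathbf1)\big)\wedge dx\wedge dy\wedge d(\gamma u_2)\wedge\dots\wedge d(\gamma u_r)$. The form $\tau_0\wedge d(\gamma\mathbf1)$ is an $l^2$-form on $G$, multiplied by $\det\gamma_0$ under left translation by $\gamma_0$. So it equals $c_1\det(\gamma)\,\omega_G(\gamma)$. Here $c_1\ne0$, because the differential at $1$ of $\gamma\mapsto(\gamma T,\gamma\mathbf1)$ is injective: a $\xi\in\mathrm{Lie}\,T$ with $\xi\mathbf1=0$ is $0$. The factor $\omega_G(\gamma)$ uses up all the $d\gamma$, and modulo $d\gamma$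 we have $d(\gamma u_k)\equiv\det(\gamma)\,du_k$ for $k\ge2$. $\square$

Now let the points collide. Assume $l\ge2$. Away from $x_1=x_2$ use new coordinates $t$, $p_0=(x_0,y_0)$ and $p_i'=(x_i',y_i')$, normalized by
$$p_i=p_0+tp_i',\qquad p_1'=(0,0),\qquad x_2'=1 .$$
So $t=x_2-x_1$, $p_0=p_1$ and $p_i'=(p_i-p_1)/t$. Then $p_1=p_0$, $x_2=x_0+t$, $y_2=y_0+ty_2'$ and $p_i=p_0+tp_i'$ for $i\ge3$, so
$$dx\wedge dy=\pm\,t^{2l-3}\,dx_0\wedge dy_0\wedge dt\wedge dy_2'\wedge\bigwedge_{i\ge3}dx_i'\wedge dy_i'.\tag{4}$$
The exponent is $1+2(l-2)$.

The first thing to try is to keep $\gamma$ and the $u_k$ fixed and let $t\to0$. By (2), (3) and (4) the pullback is $t^{D_1(l)+2l-3}$ times a form without a pole. For $l\ge2$ this is a zero, whatever $r$ is, and by the remark in Section 4 no other choice of $h$ creates a pole. The limit is moreover uninteresting: $X$ and $Y$ tend to the scalars $x_0,y_0$, and the limit point lies in $P$ only if $\gamma u_1,\dots,\gamma u_r$ span $\mathbb C^l$, which is impossible for $r<l$.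

Formula (3) shows what was wasted. The only factor that can have a pole is $(\det\gamma)^r$, and we held it constant. We need frames $\gamma$ with $\det\gamma\to\infty$ for which the matrices and vectors nevertheless have a limit inside $P$.

## 6. The monomial frame

A length $l$ quotient of $\mathcal O^r$ can be written in a basis of the form (monomial)$\cdot$(generator). In such a basis the generators are constant vectors and multiplication by $x$ mostly sends basis vectors to basis vectors. So limits exist, while the eigenvectors run off to infinity.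

Assume $l\ge\max(r,2)$. Let $J$ be a set of $l$ pairs $(m,k)$, with $m$ a monomial and $1\le k\le r$, consisting of all pairs with $\deg m<d$ and some with $\deg m=d$. Then $\sum_J\deg m=D_r(l)$. Since $l\ge r$, $J$ contains all $(1,k)$. If $(m,k)\in J$ and $m'\mid m$, then $(m',k)\in J$. For $\alpha=(m,k)$ write $\deg\alpha=\deg m$. Let $B(p,u)$ be the $l\times l$ matrix whose column indexed by $(m,k)\in J$ is
$$\big(m(p_i)\,u_{k,i}\big)_{i=1}^l ,$$
and $D_t=\mathrm{diag}(t^{\deg\alpha})_{\alpha\in J}$, so $\det D_t=t^{D_r(l)}$. Column $(m,k)$ is the vector $m(X,Y)u_k$ for $X=\mathrm{diag}(x)$, $Y=\mathrm{diag}(y)$. Clearly $B(tp',u)=B(p',u)D_t$. Expanding $m(p_0+tp')$ as for (2), and using that $J$ contains all pairs of smaller degree,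
$$\det B(p_0+tp',u)=t^{D_r(l)}\det B(p',u).\tag{5}$$

**Step 1: the parameter space.** Let $w=(p_0,p_2',\dots,p_l',u_2,\dots,u_r)$ with $x_2'=1$, put $p_1'=(0,0)$, $u_1=\mathbf1$, and $B=B(w)=B(p',u)$. Let $W$ be the open set of $w$ with $\det B\ne0$, $\Delta_M(p')\ne0$ and the $p_i'$ distinct. Let $\mathcal B$ be the open set of $(p,u_2,\dots,u_r)$ in $(\mathbb A^2)^l\times(\mathbb A^l)^{r-1}$ with the $p_i$ distinct, $x_1\ne x_2$, $\det B(p,\mathbf1,u_2,\dots,u_r)\ne0$ and $\Delta_M(p)\ne0$. By (2) and (5) the conditions correspond, so
$$\{t\ne0\}\times W\to\mathcal B,\qquad(t,w)\mapsto(p_0+tp',u_2,\dots,u_r)\tag{6}$$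
is an isomorphism, with the inverse given in Section 5.

*$\mathcal B\ne\emptyset$, hence $W\ne\emptyset$.* The conditions are open in an irreducible space, so it suffices to satisfy each separately. The monomials in $M$ are linearly independent functions, so $\Delta_M\not\equiv0$. The functions $m(x,y)u_k$, $(m,k)\in J$, of $(x,y,u_1,\dots,u_r)\in\mathbb A^{2+r}$ are linearly independent, so their evaluation determinant at $l$ general points $(p_i,u_{1,i},\dots,u_{r,i})$ is nonzero, and we may take all $u_{1,i}\ne0$. Dividing row $i$ by $u_{1,i}$ replaces $u_{k,i}$ by $u_{k,i}/u_{1,i}$ and gives $u_1=\mathbf1$ with $\det B\ne0$. The conditions "distinct" and $x_1\ne x_2$ are clear.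

Let $\mathcal Z=G\times\mathbb A^1_t\times W$. It is smooth and irreducible, and
$$\dim\mathcal Z=l^2+1+(2l-1)+(r-1)l=l^2+l+rl=\dim P .$$

**Step 2: the family.** For $t\ne0$ put $\gamma=g(BD_t)^{-1}$, $p_i=p_0+tp_i'$ and
$$\varphi(g,t,w)=\big(\gamma\,\mathrm{diag}(x_i)\gamma^{-1},\ \gamma\,\mathrm{diag}(y_i)\gamma^{-1},\ \gamma u_1,\dots,\gamma u_r\big).$$
For $g=1$ this is the quotient given by $(p,u)$, written in the basis of vectors $m(X-x_0,Y-y_0)u_k$, which are the columns of $B(tp',u)=BD_t$.

**Lemma 11.** $\varphi$ extends to a dominant morphism $\mathcal Z\to P_{\rm red}$. For $t=0$ the associated quotient is supported at the single point $p_0$.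

*Proof. The vectors.* $u_k$ is column $(1,k)$ of $B$, so $\gamma u_k=gD_t^{-1}B^{-1}u_k=gD_t^{-1}e_{(1,k)}=g\,e_{(1,k)}$, independent of $t$.

*The matrices.* We have $\gamma\,\mathrm{diag}(x_i)\gamma^{-1}=x_0+gAg^{-1}$ with $A=D_t^{-1}\,tB^{-1}\mathrm{diag}(x')B\,D_t$, whose entries are
$$A_{\beta\alpha}=t^{1+\deg\alpha-\deg\beta}\,[B^{-1}\mathrm{diag}(x')B]_{\beta\alpha}.$$
Let $\alpha=(m,k)$. If $(xm,k)\in J$, then $\mathrm{diag}(x')$ maps column $\alpha$ of $B$ to column $(xm,k)$, so the only nonzero entry is at $\beta=(xm,k)$, where the exponent of $t$ is $0$: $Ae_\alpha=e_{(xm,k)}$. If $(xm,k)\notin J$, then $\deg m+1\ge d\ge\deg\beta$ for all $\beta\in J$, so all exponents are $\ge0$. Thus $A$ is regular on $\mathbb A^1\times W$. The same holds for $y$.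

*Landing in $P$.* The extended matrices commute by continuity. Since $Ae_{(m,k)}=e_{(xm,k)}$ whenever $(xm,k)\in J$, similarly for $y$, and $J$ is closed under divisors, the vectors $g\,e_{(1,k)}$ generate $\mathbb C^l$ for every $t$, including $t=0$. So $\varphi$ maps to $P$, and to $P_{\rm red}$ since $\mathcal Z$ is reduced.

*Support.* For $t\ne0$ the characteristic polynomial of $X$ is $\prod_i(\lambda-x_0-tx_i')$; at $t=0$ it is $(\lambda-x_0)^l$ by continuity. Likewise for $Y$ it is $(\lambda-y_0)^l$.

*Dominance.* The source of $\psi$ is irreducible, so $\psi$ restricted to the nonempty open subset $G\times\mathcal B$ is still dominant. By (6), $(g,t,w)\mapsto(g(BD_t)^{-1},p_0+tp',u)$ is an isomorphism $\{t\ne0\}\to G\times\mathcal B$, the group element being recovered as $g=\gamma BD_t$. Its composition with $\psi$ is $\varphi$. $\square$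

**Example ($l=2$, $r=1$).** Take $J=\{(1,1),(x,1)\}$. With $p_1'=0$, $p_2'=(1,y_2')$ we get $B=\begin{pmatrix}1&0\\1&1\end{pmatrix}$ and $B^{-1}\mathrm{diag}(0,1)B=\begin{pmatrix}0&0\\1&1\end{pmatrix}$. For $g=1$:
$$X=x_0+\begin{pmatrix}0&0\\1&t\end{pmatrix},\qquad Y=y_0+y_2'\begin{pmatrix}0&0\\1&t\end{pmatrix},\qquad v_1=e_1 .$$
For $p_0=0$ and $t=0$ this is the quotient $\mathcal O/(x^2,\,y-y_2'x)$, two points having collided in the direction $(1,y_2')$.

*Remark (the limits in general).* At $t=0$ only the entries with $\deg\beta=\deg\alpha+1$ survive. So, taking $p_0=0$, the limit is a graded quotient of $\mathbb C[x,y]^r$, zero in degrees $>d$, with all of $\mathbb C[x,y]^r$ in degrees $<d$.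

## 7. The order along $t=0$

**Step 1: computing $\varphi^*\theta$.** Substitute $\gamma=g\,\kappa^{-1}$ with $\kappa=BD_t$ into (3). Since $\kappa$ depends only on $(t,w)$ and $\omega_G$ is bi-invariant, $\omega_G(\gamma)\equiv\omega_G(g)$ modulo $dt,dw$; these differentials already occur to top degree in $dx\wedge dy\wedge du_2\wedge\dots\wedge du_r$. Moreover:

* $\det\gamma=\det g\,(\det B)^{-1}\,t^{-D_r(l)}$, so $(\det\gamma)^r$ contributes $t^{-rD_r(l)}$;
* $h(p)=t^{D_1(l)}\Delta_M(p')$ by (2);
* $dx\wedge dy$ contributes $t^{2l-3}$ by (4).

Altogether, with a constant $c\ne0$,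
$$\varphi^*\theta=c\,\Delta_M(p')\,\frac{(\det g)^r}{(\det B)^r}\;t^{\,D_1(l)+2l-3-rD_r(l)}\;\omega_G(g)\wedge dt\wedge dw,\tag{7}$$
and by the definition of $W$ the coefficient of the power of $t$ is regular and nowhere zero on $\mathcal Z$.

For $r=1$ the exponent is $2l-3\geq1$: no pole, as it must be, since $P_1$ is smooth over the smooth Hilbert scheme.

**Step 2: proof of Proposition 6.** If $rD_r(l)\ge D_1(l)+2l-2$, the exponent in (7) is $\le-1$, so $\varphi^*\theta$ has a pole along $\{t=0\}$ at each of its points. As $\mathcal Z$ is normal and $\varphi$ dominant, $\varphi$ lifts to a dominant $\varphi^\nu:\mathcal Z\to P^\nu$. Let $z_0\in\{t=0\}$, and suppose $P^\nu$ had rational singularities in an open neighborhood $O$ of $\varphi^\nu(z_0)$. Lemma 7, applied to $(\varphi^\nu)^{-1}(O)\to O$ and $\theta|_{O_{\rm reg}}$, would make $\varphi^*\theta$ regular at $z_0$, a contradiction. So $P^\nu$ is not rational at $\varphi^\nu(z_0)$, a point over $\varphi(z_0)$; that is, $R(P,\varphi(z_0))$ fails. By Lemma 11 the associated quotient is supported at the single point $p_0$. $\square$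

This proves part 1 of Theorem 5, and with the table in Section 2 also part 2. The conjecture is disproved.

## 8. Poles of order two and Du Bois singularities

A scheme $V$ is *Du Bois* if the natural map from $\mathcal O_V$ to the zeroth graded piece $\underline\Omega^0_V$ of its Du Bois complex is a quasi-isomorphism. We use only the criterion of Kovács–Schwede–Smith (*The canonical sheaf of Du Bois singularities*, Adv. Math. 2010): for $V$ normal and Cohen–Macaulay and $f:\widetilde V\to V$ a log resolution with reduced exceptional divisor $E$, $V$ is Du Bois if and only if $f_*\omega_{\widetilde V}(E)\cong\omega_V$.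

We always take $f$ to be an isomorphism over $V_{\rm reg}$. Then there is a natural inclusion $f_*\omega_{\widetilde V}(E)\subset j_*\omega_{V_{\rm reg}}=\omega_V$, an equality in codimension one. If the two sheaves are abstractly isomorphic, both are reflexive, and the inclusion is an equality. So the criterion reads
$$f_*\omega_{\widetilde V}(E)=\omega_V.\tag{8}$$

**Example (cones again).** For the cone of degree $n$ in Section 3 the blow-up of the vertex is a log resolution with $E$ the plane curve, and $\omega_V=\mathcal O_V\theta$. In the chart computed there, and by symmetry in the others, $\theta$ generates $\omega_{\widetilde V}((n-2)E)$. For $n=3$, $\omega_{\widetilde V}(E)=\mathcal O_{\widetilde V}\theta$ and $f_*\mathcal O_{\widetilde V}=\mathcal O_V$, so (8) holds: Du Bois, though not rational. For $n=4$, $\theta$ has a double pole and is not a section of $\omega_{\widetilde V}(E)$: not Du Bois.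

Let $R'(V,v)$ be the statement that $V^\nu$ is Cohen–Macaulay and Du Bois near all points over $v$.

**Lemma 12.** If $g:V'\to V$ is smooth and $g(v')=v$, then $R'(V',v')\Leftrightarrow R'(V,v)$.

*Proof.* As in Lemma 2, $g^\nu:V'^\nu\to V^\nu$ is smooth and matches the points over $v'$ and $v$. Let $y'\mapsto y$. The Cohen–Macaulay properties at $y'$ and at $y$ are equivalent, as the fibers of $g^\nu$ are regular. Let $f:\widetilde V\to V^\nu$ and $E$ be as above. The base change $f':\widetilde V'\to V'^\nu$ is a log resolution, an isomorphism over $(V'^\nu)_{\rm reg}=(g^\nu)^{-1}((V^\nu)_{\rm reg})$, with reduced exceptional divisor $E'$ the preimage of $E$. Let $L=\omega_{V'^\nu/V^\nu}$, a line bundle. Then $\omega_{\widetilde V'}(E')$ is the pullback of $\omega_{\widetilde V}(E)$ tensored with $f'^*L$. By flat base change and the projection formula,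
$$f'_*\omega_{\widetilde V'}(E')=(g^\nu)^*f_*\omega_{\widetilde V}(E)\otimes L .$$
Also $\omega_{V'^\nu}=(g^\nu)^*\omega_{V^\nu}\otimes L$, since both sides are reflexive and agree over the regular locus. These identifications respect the natural inclusions. By faithful flatness, (8) holds at $y'$ if and only if it holds at $y$. Both conditions are open. $\square$

Lemmas 3 and 4(c) were deduced from Lemma 2(b), so they hold with $R'$ in place of $R$.

**Proof of Theorem 5, part 3.** Assume $l\ge\max(r,2)$ and $rD_r(l)>D_1(l)+2l-2$. Let $z_0\in\{t=0\}\subset\mathcal Z$, and suppose $P^\nu$ is Cohen–Macaulay and Du Bois near $\varphi^\nu(z_0)$. Take $f,E$ as above over such a neighborhood and put $n=\dim P$. By (8), $f^*\theta$ is a section of $\omega_{\widetilde V}(E)=\Omega^n_{\widetilde V}(\log E)$. As in the proof of Lemma 7, and after further blowing up, choose $b:\mathcal Z'\to(\text{neighborhood of }z_0\text{ in }\mathcal Z)$ proper birational with $\mathcal Z'$ smooth, a lift $\varphi':\mathcal Z'\to\widetilde V$ over $P^\nu$, and $H=\varphi'^{-1}(E)_{\rm red}$ a simple normal crossings divisor.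 (It is not all of $\mathcal Z'$, as $\varphi'$ is dominant.) Logarithmic forms pull back to logarithmic forms, so $\varphi'^*f^*\theta$ is a section of $\Omega^n_{\mathcal Z'}(\log H)$ and has at most simple poles. Since $b$ is an isomorphism over the complement of a set of codimension $\ge2$, $\varphi^*\theta$ has at most a simple pole along $t=0$. But by (7) the pole order is $rD_r(l)-D_1(l)-2l+3\ge2$, a contradiction.

So $R'(P_r,\varphi(z_0))$ fails, at a point whose quotient is supported at one point. Apply this with $s$ in place of $r$. Lemmas 4(c) and 3(b) for $R'$ then give, for all $l'\ge l$, a point $q$ where $R'(\mathrm{Quot}^{l'}(\mathscr E),q)$ fails. The listed values are the strict lines of the table: $(2,58)$, $(3,32)$, $(4,26)$, $(5,22)$. $\square$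

## 9. The commuting scheme for $l\ge21$

**Proof of Theorem 5, part 4.** Let $l\ge21$. Since $5D_5(21)=110=D_1(21)+40$, Proposition 6 applies to $r=5$ and length $21$. By Lemma 4(c) and Lemma 3(b) on the surface $\mathbb A^2$ with $\mathscr E=\mathcal O^5$ and $l'=l$, the statement $R(\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^5),\cdot)$ fails somewhere. Now take $P_5$ for length $l$. As $P_5\to\mathrm{Quot}^l_{\mathbb A^2}(\mathcal O^5)$ is smooth and surjective, $R(P_5,\cdot)$ fails somewhere, by Lemma 2(b). The projection $P_5\to C_l$ is the restriction of $C_l\times\mathbb A^{5l}\to C_l$ to an open subset, hence smooth. By Lemma 2(b) again, $R(C_l,\cdot)$ fails at some point. So $C_l^\nu$ does not have rational singularities, and neither does $C_l$. $\square$
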